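\title{Testing convexity in $L_1$ on the $d$-dimensional grid\\ with $\varepsilon^{-1-o(1)}$ queries}

\begin{abstract}
We study the number of queries needed to distinguish convex functions $f\colon\{1,\dots,n\}^d\to[0,1]$ from functions at normalized $L_1$ distance at least $\varepsilon$ from every convex function, when the bound must not depend on $n$. A tester with $O(\varepsilon^{-d/2}+\varepsilon^{-1})$ queries is known, and the question is whether the exponent of $1/\varepsilon$ can be made $o(d)$. We show that it can: for every $d$ there is an adaptive tester that accepts every convex function and makes at most $\varepsilon^{-1}\exp\bigl(C_d\sqrt{\Lambda\ln\Lambda}\bigr)$ queries, where $\Lambda=\ln(4/\varepsilon)$. On large grids, every tester needs $1/(24\varepsilon)$ queries, and every non-adaptive tester with one-sided error needs $c_d\,\varepsilon^{-(d-1)/4}-2^d$ queries.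
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem and the results}

Let $V=\{1,\dots,n\}^d$ and $\Omega=[1,n]^d$. A function $g\colon V\to[0,1]$ is \emph{convex} if it is the restriction to $V$ of a convex function on $\Omega$; let $\mathcal P$ be the set of these functions. For $f,g\colon V\to[0,1]$ put
\[
\operatorname{dist}(f,g)=\frac{\lVert f-g\rVert_1}{n^d}=\frac1{n^d}\sum_{x\in V}|f(x)-g(x)|,
\qquad
\operatorname{dist}(f,\mathcal P)=\inf_{g\in\mathcal P}\operatorname{dist}(f,g).
\]
This is the average amount by which the values of $f$ must be moved to make $f$ convex; between two Boolean functions, $\operatorname{dist}$ is the normalized Hamming distance. We say that $f$ is \emph{$\varepsilon$-far} if $\operatorname{dist}(f,\mathcal P)\ge\varepsilon$. Every $f$ is within distance $1/2$ of the constant $1/2$, so we take $0<\varepsilon<1/2$.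

An \emph{$L_1$-tester for convexity} with proximity parameter $\varepsilon$ is a randomized algorithm that is given $n,d,\varepsilon$ and may query values of $f$. It must accept with probability at least $2/3$ if $f\in\mathcal P$ and reject with probability at least $2/3$ if $f$ is $\varepsilon$-far. Its query complexity is the largest number of queries that it makes on any input. A tester has \emph{one-sided error} if it accepts every convex function with probability $1$. It is \emph{non-adaptive} if it chooses all its queries before it sees any value of $f$, and \emph{adaptive} in general. For a fixed $n$ one can read all $n^d$ values, so the interest lies in bounds that hold for every $n$ and do not depend on it. Throughout, $C_d$ and $c_d$ denote positive constants that depend only on $d$ and may change from line to line.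

An $L_1$-tester with at most $C_d(\varepsilon^{-d/2}+\varepsilon^{-1})$ queries, for all $n$ and all $\varepsilon\in(0,1/2)$, is described in \cite{BRY}. The problem posed in \cite{OP70} asks whether this exponential dependence on the dimension is necessary. Precisely:

\begin{quote}
Are there a function $e\colon\mathbb N\to[0,\infty)$ with $e(d)/d\to0$ and constants $C_d$ such that, for every $d$, every $n$ and every $\varepsilon\in(0,1/2)$, some $L_1$-tester for convexity makes at most $C_d\,\varepsilon^{-e(d)}$ queries?
\end{quote}

The answer is yes, and $e$ can be taken constant. Put $\Lambda=\ln(4/\varepsilon)$.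

\begin{theorem}\label{thm:main}
For every $d\ge1$ there is $C_d$ such that for all $n$ and all $\varepsilon\in(0,1/2)$ there is an $L_1$-tester for convexity which always accepts convex functions and makes at most
\[
\varepsilon^{-1}\exp\bigl(C_d\sqrt{\Lambda\ln\Lambda}\,\bigr)
\]
queries. In particular, for every $\gamma>0$ it makes at most $C_{d,\gamma}\,\varepsilon^{-1-\gamma}$ queries.
\end{theorem}

Thus $e(d)=1+\gamma$ works for every fixed $\gamma>0$; for instance $e\equiv2$. The tester is adaptive. The next theorem is not needed for the answer; it shows what cannot be improved.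

\begin{theorem}\label{thm:lower}
\begin{enumerate}
\item[(i)] Let $\varepsilon\le1/8$, $n\ge8$ and $n^d\ge1/\varepsilon$. Every tester makes at least $1/(24\varepsilon)$ queries.
\item[(ii)] Let $d\ge2$. For $\varepsilon\le\varepsilon_d$ and $n\ge n_0(d,\varepsilon)$, every non-adaptive tester that accepts every convex function with probability $1$ makes at least $c_d\,\varepsilon^{-(d-1)/4}-2^d$ queries.
\end{enumerate}
\end{theorem}

By (i), the exponent $1+o(1)$ in Theorem~\ref{thm:main} (as $\varepsilon\to0$ with $d$ fixed) is optimal. By (ii), among testers with one-sided error, adaptivity is needed for any exponent $o(d)$.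

\subsection{Why one would expect an exponent proportional to $d$}

One way to test convexity is to learn the function: query a set $Q$, form the largest convex function $G$ that lies below the data, and compare $f$ with $G$ at random points. This requires $G$ to be $\varepsilon$-close to $f$ whenever $f$ is convex. Rescale $\Omega$ to the unit cube. In one variable, the chord of $\xi^2$ over an interval $[\alpha,\beta]$ of length $h$ exceeds $\xi^2$ by $(\xi-\alpha)(\beta-\xi)$, which is $h^2/6$ on average. For $|\xi|^2/d$ and a subgrid $Q$ of mesh $h$, the function $G$ is the average of the $d$ one-variable interpolants, so the error is again $h^2/6$. One needs $h\approx\sqrt\varepsilon$, that is, about $\varepsilon^{-d/2}$ points.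

A tester need not learn $f$, but a tester with one-sided error must at least find a violation of convexity among its queries, and violations can be hidden in a narrow cone of directions. For a unit vector $v$ and $0<\delta\le1$ consider the quadratic form
\begin{equation}\label{eq:psi}
\psi_v(u)=|u|^2-(1+\delta)(v\cdot u)^2=|u|^2\bigl((1+\delta)\sin^2\alpha-\delta\bigr),
\end{equation}
where $\alpha\in[0,\pi/2]$ is the angle between $v$ and the line $\mathbb Ru$. Its curvature is positive in the directions orthogonal to $v$ and slightly negative along $v$. Since $\psi_v(x)-\frac12\psi_v(x+u)-\frac12\psi_v(x-u)=-\psi_v(u)$, the triple $x,x\pm u$ violates convexity exactly when $\sin^2\alpha<\delta/(1+\delta)$. A rescaled copy of $\psi_v$ with $\delta$ proportional to $\varepsilon$ is $\varepsilon$-far, and the violating directions form a fraction of order $\delta^{(d-1)/2}$ of all directions (Section~\ref{sec:lower}). A set of $q$ points chosen without knowledge of $v$ spans at most $q^2$ directions; this is the source of Theorem~\ref{thm:lower}(ii). Both considerations suggest an exponent proportional to $d$.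

\subsection{The idea in the plane}\label{sec:plane}

Adaptivity defeats the functions \eqref{eq:psi}. We show this for $d=2$, ignoring the lattice: we may query $\psi_v$ at any point of the unit disk, and $v$ is unknown. Lines through the origin form a circle of length $\pi$. Fix integers $k,J\ge1$, and suppose that the line $\mathbb Rv$ is known to lie in an arc of length $\theta$ (at the start, $\theta=\pi$). Cut the arc into $k$ equal parts and, for a unit vector $u$ on the middle line of each part, compute from queries the second difference
\[
\tfrac12\bigl(\psi_v(u)+\psi_v(-u)\bigr)-\psi_v(0)=(1+\delta)\sin^2\alpha-\delta .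
\]
It increases with $\alpha$, so the smallest of the $k$ values belongs to the middle line nearest to $v$, which is at angle at most $\theta/(2k)$ from $v$. Hence $\mathbb Rv$ lies in a known arc of length $\theta/k$. After $J$ rounds we hold a line at angle $\alpha\le\pi/(2k^J)$ from $v$. If $k^J\ge\pi/\sqrt\delta$, then $\sin^2\alpha\le\delta/4<\delta/(1+\delta)$ and a violation has been queried. The total cost is $1+2kJ$ queries with $k=\lceil(\pi/\sqrt\delta)^{1/J}\rceil$. One round costs about $\delta^{-1/2}$; $J$ rounds cost about $J\delta^{-1/(2J)}$.

Three features of this search survive in general. The region searched in a round is a set on which the second difference is at most some level $t$. The violations lie in this region for every $t>0$, because their second difference is negative. And passing from level $t$ to level $at$ costs a power of $1/a$, \emph{whatever the value of $t$}. With $J$ rounds one takes $a\approx\varepsilon^{1/J}$, and the price $\varepsilon^{-d}$ of a single round becomes $\varepsilon^{-d/J}$.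

\subsection{Outline of the proof}

For a general $f$ there is no formula, and four things have to be supplied.

\emph{What to look for.} Section~\ref{sec:witness} shows that an $\varepsilon$-far function has $c_d\,\varepsilon n^d$ essentially disjoint \emph{witnesses}: a center $x=\sum\lambda_ly_l$ with all weights $\lambda_l\ge\kappa_d$ and $f(x)>\sum\lambda_lf(y_l)+\tau$, where $\tau\approx\varepsilon/\Lambda$.

\emph{Where to look.} The tester replaces $f$ by the convex envelope $G$ of the values queried so far (Section~\ref{sec:env}) and measures second differences of $G$. The sets where they are at most $t$ are the \emph{caps} of Section~\ref{sec:caps}. On a cap, $G$ is squeezed between an affine function $\ell$ and $\ell+2t$. If a witness has $f\le G$ at its center and $f\ge\ell$ at its vertices, then $\tau<2t$. So once the level has dropped to $t=\tau/2$ no witness can fit between floor and ceiling.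

\emph{Why the witnesses are not lost on the way.} Section~\ref{sec:round} shows that one round of sampling either finds a violation or hands most witnesses down to caps of the next level, and that only $C_d\,a^{-d}$ of these caps matter. The hard point is that the vertices of a witness must stay in a bounded dilate of the cap that contains its center. The tools for this are in Section~\ref{sec:tools}.

\emph{How to follow them cheaply.} Witnesses may be spread unevenly over the caps. A dyadic allocation of effort (Section~\ref{sec:tester}) keeps the cost at $1/\varepsilon$ times a polylogarithmic factor per level.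

The bound must hold for every $n$, including grids that are too large to read and too coarse to be treated as a continuum. Therefore all sizes below are counts of lattice points, never volumes.

\section{Envelopes and consistent sets}\label{sec:env}

For $n=1$ every function is convex, so let $n\ge2$. Fix $f\colon V\to[0,1]$ and let $V_0=\{1,n\}^d$ be the set of \emph{corners}; $\Omega$ is their convex hull and they are its extreme points. For $V_0\subset Q\subset V$ and $z\in\Omega$ define the \emph{envelope}
\begin{equation}\label{eq:env}
\operatorname{env}_Q(z)=\min\Bigl\{\sum_{y\in Q}\lambda_yf(y):\ \lambda\ge0,\ \sum_y\lambda_y=1,\ \sum_y\lambda_yy=z\Bigr\}.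
\end{equation}
This linear program is feasible because $Q$ contains the corners; that is why the corners are part of every query set in this paper. It has $d+1$ equality constraints, so it has a basic optimal solution, supported on at most $d+1$ points. By linear programming duality,
\begin{equation}\label{eq:dual}
\operatorname{env}_Q(z)=\max\{\ell(z):\ \ell\text{ affine},\ \ell\le f\text{ on }Q\}.
\end{equation}
The feasible functions $\ell$ form a polyhedron in $\mathbb R^{d+1}$. It contains no line: the direction of a line would be an affine function that vanishes on $Q$, and $Q$ affinely spans $\mathbb R^d$. A linear function that is bounded above on a nonempty polyhedron without lines attains its maximum at one of the finitely many vertices. We record the consequences.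

\begin{enumerate}
\item[(E1)] $\operatorname{env}_Q$ is a maximum of finitely many affine functions on $\Omega$, has values in $[0,1]$, and is at most $f$ on $Q$. In particular $\operatorname{env}_Q|_V\in\mathcal P$.
\item[(E2)] If $Q\subset Q'$, then $\operatorname{env}_{Q'}\le\operatorname{env}_Q$.
\end{enumerate}

If $G$ is a maximum of finitely many affine functions on $\Omega$ and $b\in\Omega$, a \emph{support of $G$ at $b$} is an affine $\ell$ with $\ell\le G$ on $\Omega$ and $\ell(b)=G(b)$. Any of the affine pieces that attains the maximum at $b$ is one.

Call $Q$ \emph{consistent} if $\operatorname{env}_Q=f$ on $Q$. A \emph{violation} is a set $T=\{x,y_0,\dots,y_k\}\subset V$ with $k\le d$ such that $x=\sum\lambda_ly_l$ is a convex combination and $f(x)>\sum\lambda_lf(y_l)$; thus $|T|\le d+2$.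

\begin{enumerate}
\item[(E3)] $Q$ is inconsistent if and only if it contains a violation. If $f\in\mathcal P$, every $Q$ is consistent. The set $V_0$ is always consistent.
\end{enumerate}

Indeed, if $\operatorname{env}_Q(x)<f(x)$ for some $x\in Q$, a basic optimal solution of \eqref{eq:env} at $x$ gives a violation, and conversely a violation in $Q$ is a feasible solution of value less than $f(x)$. A convex function has no violation by Jensen's inequality, and a corner is a convex combination of corners only in the trivial way. Our tester rejects only when it has queried an inconsistent set, so it will have one-sided error.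

For a bounded set $K\subset\mathbb R^d$ we write $\#K=|K\cap\mathbb Z^d|$, and for a convex set $K$ we write $K^\circ$ for its relative interior; for a single point, $\{w\}^\circ=\{w\}$.

\section{Balanced violations}\label{sec:witness}

An arbitrary violation is of little use for a localized search. If $d=1$ and $x=2$ is written as a combination of $y_0=1$ and $y_1=n$, then the largest interval centered at $x$ inside $\Omega$ is $[1,3]$, and $y_1$ is outside every bounded dilate of it. We want violations whose weights are bounded below, so that the vertices surround the center at comparable distances, and whose gap is not too small. On the lattice the first requirement needs a lemma: a lattice simplex that has interior lattice points has many that are well inside.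

\subsection{Central points of lattice simplices}

For a simplex $F=\operatorname{conv}(y_0,\dots,y_k)$ with affinely independent vertices and $\kappa>0$, let $F^\kappa\subset F^\circ$ be the set of points of $F$ all of whose barycentric coordinates are at least $\kappa$.

\begin{lemma}\label{lem:central}
There are $\kappa=\kappa_d\in(0,\frac14]$ and $c_0=c_0(d)\in(0,1]$ such that $\#F^\kappa\ge c_0\,\#F^\circ$ for every simplex $F$ of dimension $1\le k\le d$ with vertices in $\mathbb Z^d$.
\end{lemma}

One cannot ask for points near the barycenter: the triangle with vertices $(0,0)$, $(2,0)$, $(0,3)$ has the single interior lattice point $(1,1)$, with coordinates $\frac16,\frac12,\frac13$. The proof first finds one deep point. If the best lattice point had some tiny coordinates, we could push it away from the face spanned by the vertices with large coordinates, to a lattice point where the tiny coordinates are at least doubled and the large ones hardly change. We use Dirichlet's simultaneous approximation theorem: for real $\alpha_1,\dots,\alpha_r$ and an integer $N\ge1$ there are integers $1\le m\le N^r$ and $n_1,\dots,n_r$ with $|m\alpha_l-n_l|\le1/N$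 for all $l$.

\begin{proof}
Define $\delta_0=\frac1{d+1}$ and, inductively, $N_i=\lceil4(d+1)/\delta_i\rceil$ and $\delta_{i+1}=\frac1{4(d+1)N_i^d}$. Then $\delta_{i+1}\le1/N_i<\delta_i$. Put $c=\delta_d$. Assume $\#F^\circ>0$ and let $z\in F^\circ\cap\mathbb Z^d$, with barycentric coordinates $\lambda_0,\dots,\lambda_k$, maximize the product of the coordinates.

\emph{Claim: $\min_l\lambda_l\ge c$.} Suppose not. Some coordinate is at least $\frac1{k+1}\ge\delta_0$ and some coordinate is less than $\delta_d$, so at most $d-1$ coordinates lie in $[\delta_d,\delta_0)$. Hence one of the $d$ intervals $[\delta_{i+1},\delta_i)$, $0\le i<d$, contains no coordinate. For this $i$ the indices split into $I_+=\{l:\lambda_l\ge\delta_i\}$ and $I_-=\{l:\lambda_l<\delta_{i+1}\}$, both nonempty, so $|I_+|\le d$. Choose $1\le m\le N_i^d$ and integers $n_l$ $(l\in I_+)$ with $|m\lambda_l-n_l|\le1/N_i\le\frac{\delta_i}{4(d+1)}$. Since $m=\sum_lm\lambda_l$,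
\[
\Bigl|m-\sum_{I_+}n_l\Bigr|\le\sum_{I_+}|m\lambda_l-n_l|+m\sum_{I_-}\lambda_l\le\frac{\delta_i}4+N_i^d(d+1)\delta_{i+1}\le\frac14+\frac14<1,
\]
and the left side is an integer, so $\sum_{I_+}n_l=m$. The lattice point $z'=(m+1)z-\sum_{I_+}n_ly_l$ is therefore an affine combination of the vertices. Its coordinates are
\[
\lambda_l+(m\lambda_l-n_l)\ge\lambda_l\Bigl(1-\frac1{4(d+1)}\Bigr)\quad(l\in I_+),\qquad(m+1)\lambda_l\ge2\lambda_l\quad(l\in I_-).
\]
They are positive, so $z'\in F^\circ$, and their product is at least $2\bigl(1-\frac1{4(d+1)}\bigr)^{d+1}\ge2\cdot\frac34>1$ times that of $z$, by Bernoulli's inequality. This contradicts the choice of $z$.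

From one deep point we get many. Let $\kappa=c/2\le\delta_0/2\le\frac14$, $m_0=\lceil2/c\rceil$ and $c_0=m_0^{-d}$. Among the $m_0^d$ residue classes modulo $m_0$, one contains at least $c_0\#F^\circ$ of the lattice points of $F^\circ$; fix $x_0$ in it. For $x$ in this class, $z+(x-x_0)/m_0$ is a lattice point of the affine hull of $F$. The coordinates of $x$ and $x_0$ differ by at most $1$, so those of the new point are at least $c-1/m_0\ge c/2=\kappa$. The map $x\mapsto z+(x-x_0)/m_0$ is injective.
\end{proof}

\subsection{Partitions into open simplices}

We shall partition $\Omega$ into relatively open simplices and refine the partition by inserting points. The simplices need not meet face to face. Recall that a polyhedron $P$ is the disjoint union of the relative interiors of its nonempty faces; that the face containing a point in its relative interior is the smallest face containing that point; that a face $E$ satisfies $\operatorname{aff}(E)\cap P=E$; and that if a point of an open segment with endpoints in $P$ lies in $E$, then both endpoints lie in $E$.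

\begin{lemma}\label{lem:open}
\begin{enumerate}
\item[(a)] Let $F$ be a simplex of dimension at least $1$ and $z\in F^\circ$. Then $F^\circ$ is the disjoint union of $\{z\}$ and the sets $\operatorname{conv}(\{z\}\cup E)^\circ$, where $E$ ranges over the nonempty proper faces of $F$; each $\operatorname{conv}(\{z\}\cup E)$ is a simplex.
\item[(b)] For every polytope $P$, the set $P^\circ$ is a disjoint union of finitely many sets $F^\circ$, where each $F$ is a simplex whose vertices are vertices of $P$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $P$ be a polytope and $w\in P$. For $x\in P\setminus\{w\}$ let $y$ be the last point of $P$ on the ray from $w$ through $x$, and $E$ the face with $y\in E^\circ$. Then $w\notin E$, for otherwise the segment from $w$ to $y$ could be prolonged beyond $y$ inside $E$. Conversely, if $y$ lies in a face $E\not\ni w$, then $y$ is the last point of $P$ on the ray from $w$ through $y$, for otherwise $y$ would lie in an open segment with endpoint $w$, forcing $w\in E$. So $P\setminus\{w\}$ is the disjoint union of the segments $(w,y]$, where $y$ ranges over the union of the sets $E^\circ$ with $w\notin E$.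 If $\sigma\subset E$ is a simplex, then $w\notin\operatorname{aff}(E)$, so $\operatorname{conv}(\{w\}\cup\sigma)$ is a simplex, and its relative interior is the union of the open segments $(w,y)$, $y\in\sigma^\circ$.

(a) Take $P=F$ and $w=z$. The faces not containing $z$ are the proper faces, and removing them from $F$ leaves $F^\circ$.

(b) Use induction on the dimension; a point is a simplex. Let $w$ be a vertex of $P$ and partition each $E^\circ$ with $w\notin E$ into sets $\sigma^\circ$ by induction. Then $P$ is partitioned into $\{w\}$, the sets $\sigma^\circ$ and the sets $\operatorname{conv}(\{w\}\cup\sigma)^\circ$. If a point of one of these open simplices lies in a proper face of $P$, then the whole simplex lies in that face. So each of them is contained in $P^\circ$ or disjoint from it; keep the former.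
\end{proof}

\subsection{Witnesses}

\begin{definition}\label{def:witness}
Let $\tau>0$. A \emph{witness} with gap $\tau$ is a tuple $p=(x_p;y_{p,0},\dots,y_{p,k};\lambda)$ with $1\le k=k_p\le d$, where the \emph{center} $x_p$ and the \emph{vertices} $y_{p,l}$ lie in $V$, the vertices are affinely independent,
\[
x_p=\sum_l\lambda_ly_{p,l},\qquad\sum_l\lambda_l=1,\qquad\lambda_l\ge\kappa\ \text{ for all }l,\qquad f(x_p)>\sum_l\lambda_lf(y_{p,l})+\tau .
\]
\end{definition}

All weights lie strictly between $0$ and $1$, so the center is different from the vertices and is not a corner. From now on let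
\begin{equation}\label{eq:tau}
L=\lceil\Lambda/c_0\rceil,\qquad\tau=\frac\varepsilon{4L},\qquad\rho=\frac{c_0\,\varepsilon}{2(d+2)},
\end{equation}
and let ``witness'' mean witness with this gap $\tau$.

\begin{proposition}\label{prop:witness}
If $f$ is $\varepsilon$-far, there is a family $\mathcal T$ of at least $\rho n^d$ witnesses such that no point of $V\setminus V_0$ belongs to two of them.
\end{proposition}

Witnesses may share corners. This is forced by the proof, which removes the points of a maximal family and needs the corners to remain so that the envelope of the rest is defined on $\Omega$; it is harmless because the tester knows $f$ at the corners. The difficulty is that the absence of witnesses controls $f$ only at \emph{central} points of simplices. We therefore insert the central points as new vertices and repeat. Each round reaches a fixed fraction of the remaining lattice points and adds $\tau$ to the error; this is why $\tau$ is smaller than $\varepsilon$ by the factor $L\approx\Lambda$.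

\begin{proof}
Let $\mathcal T$ be a maximal family of witnesses with the disjointness property, $Z$ the set of all non-corner points of its members, and $A=V\setminus Z\supset V_0$. A witness with all points in $A$ is not in $\mathcal T$, since its center is a non-corner point outside $Z$, and it could be added to $\mathcal T$. So there is none. Let $G=\operatorname{env}_A$. By (E1), $G|_V\in\mathcal P$ and $G\le f$ on $A$.

We construct finite families $\mathcal S_0,\dots,\mathcal S_L$ of simplices such that, for each $i$, the sets $F^\circ$ $(F\in\mathcal S_i)$ partition $\Omega$, the function $G$ is affine on each $F\in\mathcal S_i$, and every vertex $y$ of every $F\in\mathcal S_i$ lies in $A$ and satisfies $f(y)\le G(y)+i\tau$. Let $A_i\subset A$ be the set of points $w$ with $\{w\}\in\mathcal S_i$.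

\emph{The family $\mathcal S_0$.} For affine $\ell\le G$ let $D_\ell=\{z\in\Omega:G(z)=\ell(z)\}$, and call the nonempty sets $D_\ell$ \emph{cells}. The epigraph $\Pi=\{(z,h):z\in\Omega,\ h\ge G(z)\}$ is a polyhedron. Each nonempty face of $\Pi$ is the set of minimizers of a linear function $\alpha h+\varphi(z)$ with $\alpha\ge0$. If $\alpha=0$ the face is a union of vertical rays; if $\alpha>0$ it is the graph of $G$ over a cell, and every cell arises in this way. A point $(z,G(z))$ lies in the face over $D_\ell$ for a support $\ell$ at $z$, so the smallest face containing it lies in the graph and is of the second kind. Hence the relative interiors of the faces of the second kind partition the graph, and by projection the relative interiors of the finitely many cells partition $\Omega$.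

Next, $D_\ell=\operatorname{conv}\{y\in A:f(y)=\ell(y)\}$. Indeed, if $z\in D_\ell$ and $\lambda$ is optimal in \eqref{eq:env} at $z$, then $\sum\lambda_y(f-\ell)(y)=G(z)-\ell(z)=0$ with all terms nonnegative, so $\lambda$ is supported where $f=\ell$. Conversely, such points $y$ have $\ell(y)\le G(y)\le f(y)=\ell(y)$, and $D_\ell=\{G-\ell\le0\}$ is convex. So the vertices of a cell lie in $A$ and satisfy $f=G$. Applying Lemma~\ref{lem:open}(b) to every cell gives $\mathcal S_0$.

\emph{From $\mathcal S_i$ to $\mathcal S_{i+1}$.} Let $F\in\mathcal S_i$ have dimension at least $1$ and vertices $y_l$, and let $z\in F^\kappa\cap A$ have coordinates $\lambda_l\ge\kappa$. Since $(z;y_0,\dots,y_k;\lambda)$ is not a witness and $G$ is affine on $F$,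
\[
f(z)\le\sum\lambda_lf(y_l)+\tau\le\sum\lambda_l\bigl(G(y_l)+i\tau\bigr)+\tau=G(z)+(i+1)\tau .
\]
Insert all these points $z$, for all such $F\in\mathcal S_i$, one after the other: each time, replace the current simplex whose relative interior contains $z$ by the simplices of Lemma~\ref{lem:open}(a). The new simplices lie in the old one, so $G$ is affine on them, and their vertices are $z$ or old vertices. The result is $\mathcal S_{i+1}$, and $A_{i+1}$ is $A_i$ together with the inserted points.

\emph{Counting.} The set $V\setminus A_i$ is the disjoint union of the sets $F^\circ\cap\mathbb Z^d$ over $F\in\mathcal S_i$ of dimension at least $1$. In $F^\circ$ we insert $|F^\kappa\cap A|\ge c_0\#F^\circ-|Z\cap F^\circ|$ points, by Lemma~\ref{lem:central}. Summing over $F$ gives $|V\setminus A_{i+1}|\le(1-c_0)|V\setminus A_i|+|Z|$, and therefore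
\[
|V\setminus A_L|\le(1-c_0)^Ln^d+|Z|/c_0\le e^{-\Lambda}n^d+|Z|/c_0=\tfrac\varepsilon4n^d+|Z|/c_0 .
\]
On $A_L$ we have $0\le f-G\le L\tau=\varepsilon/4$, and elsewhere $|f-G|\le1$ because both functions take values in $[0,1]$. Thus $\varepsilon\le\operatorname{dist}(f,G|_V)\le\frac\varepsilon2+|Z|/(c_0n^d)$, so $|Z|\ge c_0\varepsilon n^d/2$. A witness has at most $d+2$ points, so $|\mathcal T|\ge|Z|/(d+2)\ge\rho n^d$.
\end{proof}

\section{Caps}\label{sec:caps}

A \emph{body} is a bounded convex set $W\subset\mathbb R^d$ with $W=-W\ne\emptyset$; it may have empty interior. A body contains $0$, so $\#W\ge1$. For bodies $W,W'$ and $0\le s\le s'$ we have $sW\subset s'W$, $sW+s'W=(s+s')W$ and $s(W\cap W')=sW\cap sW'$. Dilating a body by $s$ multiplies its volume by $s^d$; for lattice points there is a substitute.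

\begin{lemma}\label{lem:dilate}
If $W$ is a body and $s\ge1$, then $\#(sW)\le\lceil2s\rceil^d\,\#W$.
\end{lemma}

\begin{proof}
Let $m=\lceil2s\rceil$. If $u,u'\in sW\cap\mathbb Z^d$ are congruent modulo $m$, then $(u-u')/m$ is a lattice point of $\frac{2s}mW\subset W$. Fixing $u'$, we see that each of the $m^d$ residue classes contains at most $\#W$ points of $sW$.
\end{proof}

The factor $2$ cannot be dropped: $W=(-1,1)^d$ has $\#W=1$ and $\#(sW)=(2s-1)^d$ for integer $s$.

Let $G\colon\Omega\to\mathbb R$ be a maximum of finitely many affine functions. For $b\in\Omega$ let $\Omega_b=\{u:b\pm u\in\Omega\}$, and for $u\in\Omega_b$ let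
\[
\sigma_b(u)=\tfrac12\bigl(G(b+u)+G(b-u)\bigr)-G(b)
\]
be the second difference of $G$ at $b$. It is a continuous, convex, even function with $\sigma_b(0)=0$. The \emph{cap} at $b$ of level $t>0$ is
\[
K(b,t)=K_G(b,t)=\{u\in\Omega_b:\sigma_b(u)\le t\},
\]
a compact body with $b+K(b,t)\subset\Omega$. For example, if $G(z)=|z_1-b_1|$, the cap is the slab $\{u\in\Omega_b:|u_1|\le t\}$; if $G(z)=\max_i|z_i-b_i|$, it is the cube $\Omega_b\cap[-t,t]^d$. In the second case, lowering the level from $t$ to $at$ shrinks the cap by the factor $a$ in every direction, and by (K1) below this is the worst case. We use second differences rather than the set where $G$ stays close to a support, because they give a \emph{symmetric} set, to which Lemma~\ref{lem:dilate} applies.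

\begin{enumerate}
\item[(K1)] $sK(b,t)\subset K(b,st)$ for $0<s\le1$.
\item[(K2)] If $\ell$ is a support of $G$ at $b$, then $0\le G-\ell\le2t$ on $b+K(b,t)$.
\item[(K3)] If $b'-b\in\frac12K(b,t)$, then $\frac14K(b,t)\subset K(b',t)$.
\end{enumerate}

Property (K1) holds since $\sigma_b(su)\le s\sigma_b(u)$ by convexity. For (K2), note that $(G-\ell)(b+u)+(G-\ell)(b-u)=2\sigma_b(u)\le2t$ and both terms are nonnegative. For (K3), let $\ell$ be a support at $b$ and $w\in\frac12K(b,t)$. Then $b'\pm w\in b+K(b,t)\subset\Omega$ and, by $G(b')\ge\ell(b')$ and (K2),
\[
\sigma_{b'}(w)\le\tfrac12\sum_\pm G(b'\pm w)-\ell(b')=\tfrac12\sum_\pm(G-\ell)(b'\pm w)\le2t .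
\]
So $\frac12K(b,t)\subset K(b',2t)$, and (K1) with $s=\frac12$ gives $\frac14K(b,t)\subset K(b',t)$.

Property (K3) says that caps vary slowly with the base point. This lets us cover a set of lattice points by caps with bounded total overlap, as one does with balls in a metric space. We intersect the caps with a fixed body $W$, which will be the region of the previous round. Let $\Gamma_1=1600^d$.

\begin{lemma}\label{lem:carve}
Fix $G$, $t>0$ and a body $W$, and put $W_b=K_G(b,t)\cap W$ for $b\in\Omega$.
\begin{enumerate}
\item[(i)] If $b,b'\in\Omega$ and $b'-b\in\frac18W_b$, then $\frac14W_b\subset W_{b'}$ and $\frac14W_{b'}\subset W_b$.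
\item[(ii)] \emph{(Carving.)} Let $\emptyset\ne X\subset V$. Let $b_1$ be the lexicographically first point of $X$ and $b_{i+1}$ the first point of $X\setminus\bigcup_{l\le i}(b_l+\frac18W_{b_l})$, until $X$ is covered. Then the cells
\[
X_i=X\cap\bigl(b_i+\tfrac18W_{b_i}\bigr)\setminus\bigcup_{l<i}\bigl(b_l+\tfrac18W_{b_l}\bigr)\ni b_i
\]
partition $X$, and $\sum_i\#W_{b_i}\le\Gamma_1n^d$. If $X\subset b_0+W$ for some $b_0\in\mathbb Z^d$, then also $\sum_i\#W_{b_i}\le\Gamma_1\#W$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) By (K3), $\frac14W_b\subset K(b',t)$, and $\frac14W_b\subset W$; this is the first inclusion. It gives $b-b'\in\frac18W_b\subset\frac12W_{b'}$, so (K3) applies with $b$ and $b'$ exchanged and yields the second.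

(ii) Each step covers the point $b_i$, so the process stops, and the cells partition $X$ by construction. We claim that the sets $b_i+\frac1{200}W_{b_i}$ are disjoint. Suppose $z$ lies in the sets with indices $i<l$; then $z\in\Omega$. By (i), $W_{b_l}\subset4W_z\subset16W_{b_i}$. Hence $b_l-b_i=(z-b_i)-(z-b_l)\in\frac{17}{200}W_{b_i}\subset\frac18W_{b_i}$, contrary to the choice of $b_l$. These disjoint sets lie in $\Omega$, and in $b_0+2W$ under the additional assumption. As the $b_i$ are lattice points, $\sum_i\#(\frac1{200}W_{b_i})$ is at most $n^d$, and at most $\#(2W)\le4^d\#W$ in the second case. Finally $\#W_{b_i}\le400^d\,\#(\frac1{200}W_{b_i})$ by Lemma~\ref{lem:dilate}.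
\end{proof}

\section{What a random sample sees}\label{sec:tools}

In a round, the tester adds a random sample $S$ from a region $U\subset V$ to the known set $Q$ and forms $G=\operatorname{env}_{Q\cup S}$. We must show that $f$ is compatible with $G$ at most unqueried points of $U$, in three senses, and each needs its own tool.

\subsection{The envelope as a ceiling}

The condition $f(x)\le G(x)$ compares $f$ with a function that may have many affine pieces, and we do not know how many. A symmetry argument avoids the issue: a point with $f>G$ would complete a violation, and a violation has at most $d+2$ points.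

\begin{lemma}\label{lem:ceiling}
Let $V_0\subset Q\subset V$ and $\emptyset\ne U\subset V$. Let $S$ consist of $m$ independent uniform points of $U$, and $Q'=Q\cup S$. Then
\[
\mathbb E\Bigl[\mathbf 1(Q'\text{ is consistent})\cdot\bigl|\{x\in U:f(x)>\operatorname{env}_{Q'}(x)\}\bigr|\Bigr]\le\frac{d+2}{m+1}\,|U| .
\]
\end{lemma}

\begin{proof}
Let $z_0,\dots,z_m$ be independent uniform points of $U$, let $Q_i=Q\cup\{z_l:l\ne i\}$, and let $E_i$ be the event that $Q_i$ is consistent and $f(z_i)>\operatorname{env}_{Q_i}(z_i)$. The left side equals $|U|\Pr(E_0)$. If some $E_i$ occurs, then $Q^+=Q\cup\{z_0,\dots,z_m\}$ is inconsistent by (E2), so it contains a violation $T$; fix one. For every $i$ such that $E_i$ occurs, $T\not\subset Q_i$ by (E3), so $z_i\in T\setminus Q_i$; in particular $z_i\ne z_l$ for $l\ne i$. Hence at most $|T|\le d+2$ of the events $E_i$ occur. They have equal probabilities, so $(m+1)\Pr(E_0)\le d+2$.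
\end{proof}

\subsection{Nets}

The other conditions compare $f$ with a single affine function, possibly within a halfspace. The affine function depends on the sample, so we need a statement that holds for all of them at once. Call $H\subset\mathbb R^{d+1}$ a \emph{cut} if $H=\{\varphi<c\}$ or $H=\{\varphi\le c\}$ with $\varphi$ linear, possibly zero; thus $\mathbb R^{d+1}$ is a cut. For $U\subset V$, a \emph{range} is a set $\{y\in U:(y,f(y))\in H_1\cap H_2\}$ with cuts $H_1,H_2$.

A family of sets \emph{shatters} a finite set $P$ if every subset of $P$ is the intersection of $P$ with a member of the family; these intersections are its \emph{traces} on $P$. Sauer's lemma states that a family which shatters no set of $k+1$ points has at most $\sum_{i\le k}\binom Ni\le(N+1)^k$ traces on any $N$-point set. Radon's theorem states that any $N+2$ points of $\mathbb R^N$ can be split into two parts whose convex hulls meet.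

\begin{lemma}\label{lem:net}
There is $D=D_d\ge12$ with the following property. Let $\emptyset\ne U\subset V$, $0<\eta\le1$ and $m\ge\frac D\eta\ln\frac2\eta$, and let $S$ consist of $m$ independent uniform points of $U$. Then with probability at least $\frac{23}{24}$ every range $A$ with $|A|\ge\eta|U|$ meets $S$. In that case we call $S$ an \emph{$\eta$-net}.
\end{lemma}

\begin{proof}
A cut is convex with convex complement, so it cannot separate the two parts of a Radon partition: cuts shatter no $d+3$ points of $\mathbb R^{d+1}$. By Sauer's lemma they have at most $(N+1)^{d+2}$ traces on $N$ points, so ranges have at most $(N+1)^{2d+4}$ traces on $N$ points of $U$.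

Put $y=\eta m\ge D\ln2\ge8$. Let $E$ be the event that some range $A$ with $|A|\ge\eta|U|$ misses $S=(z_1,\dots,z_m)$; on $E$ fix such an $A=A(S)$. Let $S'=(z'_1,\dots,z'_m)$ be an independent second sample. Given $S\in E$, the number of $i$ with $z'_i\in A$ is binomial with mean $\bar m\ge y\ge8$ and variance at most $\bar m$, so by Chebyshev's inequality it is at least $\bar m/2\ge y/2$ with probability at least $1-4/\bar m\ge\frac12$. Hence $\Pr(E)\le2\Pr(E')$, where $E'$ is the event that some range misses $S$ and contains $z'_i$ for at least $y/2$ indices $i$.

The distribution of $(S,S')$ does not change if each pair $z_i,z'_i$ is swapped independently with probability $\frac12$. Fix the $2m$ points before the swaps and a trace on them that occupies at least $y/2$ of the $2m$ positions. The probability that all occupied positions end up in the second sample is $0$ if both positions of some pair are occupied, and at most $2^{-y/2}$ otherwise. A union bound over traces gives $\Pr(E)\le2(2m+1)^{2d+4}2^{-y/2}$.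

It remains to check that $\ln48+(2d+4)\ln(2m+1)\le\frac{\ln2}2y$. We have $2m+1\le3y/\eta$ and $\ln\frac1\eta\le y/D$, so the left side is at most $[\ln48+(2d+4)\ln(3y)]+(2d+4)y/D$. Take $D$ so large that $(2d+4)/D\le\frac{\ln2}4$ and that the bracket is at most $\frac{\ln2}4y$ for all $y\ge D\ln2$.
\end{proof}

\subsection{From each direction to all directions}

A net will tell us that, for each fixed direction $\theta$, few witnesses stick out of a given convex set in direction $\theta$. To place a vertex inside the set we need all directions at once, and the exceptional witnesses change with $\theta$. The next lemma exchanges the quantifiers at the price of a dilation by $d$.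

\begin{lemma}\label{lem:outlier}
Let $(w_p)_{p\in I}$ be a finite family of vectors in $\mathbb R^d$, let $H\colon\mathbb R^d\to[0,\infty)$ be any function, and let $\Delta\ge0$. Suppose that for every $\theta\in\mathbb R^d$ at most $\Delta$ indices $p$ satisfy $|\theta\cdot w_p|>H(\theta)$. Then all but at most $2d\Delta$ indices $p$ satisfy $|\theta\cdot w_p|\le dH(\theta)$ for all $\theta$.
\end{lemma}

Some dilation is needed. For the $N\ge 3$ unit vectors $w_p$ of the plane at angles $\pi p/N$, $0\le p<N$, let $H(w_p)=\cos(\pi/N)$ and $H(\theta)=|\theta|$ for all other $\theta$. The hypothesis holds with $\Delta=1$, yet every $p$ has $|\theta\cdot w_p|>H(\theta)$ for $\theta=w_p$.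

\begin{proof}
Let $O$ be the set of exceptional indices, and for $p\in O$ fix $\theta_p$ with $|\theta_p\cdot w_p|>dH(\theta_p)$. Assume $O\ne\emptyset$. For distinct $p,p'\in O$ draw an arc $p\to p'$ if $|\theta_p\cdot w_{p'}|>H(\theta_p)$. The index $p$ itself is one of the at most $\Delta$ indices that exceed $H(\theta_p)$, so $\Delta\ge1$ and all out-degrees are at most $\Delta-1$. Forgetting orientations, every induced subgraph has average degree at most $2(\Delta-1)$, hence a vertex of degree at most $2(\Delta-1)$. Repeatedly choosing such a vertex and deleting it with its neighbors gives an independent set of size at least $|O|/(2\Delta-1)$. If $|O|>2d\Delta$, it contains distinct $p_0,\dots,p_d$. The $d+1$ vectors $w_{p_j}$ satisfy a nontrivial relation $\sum c_jw_{p_j}=0$; number them so that $|c_0|$ is largest. Then $w_{p_0}=\sum_{j\ge1}\gamma_jw_{p_j}$ with $|\gamma_j|\le1$. There is no arc from $p_0$ to $p_j$, so $|\theta_{p_0}\cdot w_{p_0}|\le\sum_{j\ge1}|\theta_{p_0}\cdot w_{p_j}|\le dH(\theta_{p_0})$, a contradiction.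
\end{proof}

\section{Nodes and one round of sampling}\label{sec:round}

\subsection{Nodes}

Fix an integer $J\ge1$, the number of levels; it is chosen in Section~\ref{sec:count}. Put
\[
a=(\tau/2)^{1/J}<1,\qquad t_j=a^j,\qquad R_j=\frac{4d}{\kappa^2}+j,\qquad\Gamma_2=\lceil2R_J\rceil^d,\qquad\omega=\Bigl(\frac a{21}\Bigr)^d ,
\]
so that the levels decrease geometrically from $t_0=1$ to $t_J=\tau/2$.

\begin{definition}\label{def:node}
A \emph{node} of level $j\in\{0,\dots,J\}$ is a tuple $\nu=(j,b,W,X,\ell,Q)$, where $b\in V$; $W$ is a body with $b+W\subset\Omega$; $\emptyset\ne X\subset V\cap(b+\frac18W)$; $\ell$ is affine; $Q$ is a consistent set of queried points with $V_0\subset Q\subset V$; and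
\begin{equation}\label{eq:node}
\operatorname{env}_Q\le\ell+2t_j\quad\text{on }b+W .
\end{equation}
Its \emph{search region} is $U_\nu=V\cap(b+R_jW)$.
\end{definition}

The node is responsible for the witnesses whose centers lie in the cell $X$; their vertices are sought in $U_\nu\supset X$. By Lemma~\ref{lem:dilate}, $|X|\le\#W$ and $|U_\nu|\le\Gamma_2\#W$. All data of a node are determined by queried values, so they are known to the tester.

\medskip
\noindent\textbf{Root nodes.} Query $V_0$. Carve $X=V$ by Lemma~\ref{lem:carve} with $G\equiv0$, $t=1$ and $W=[-n,n]^d$; then $W_b=\Omega_b$. The \emph{root nodes} are $(0,b_i,\Omega_{b_i},X_i,0,V_0)$. Condition \eqref{eq:node} holds because the envelope is at most $1$; here the boundedness of $f$ fixes the starting level $t_0=1$. Moreover $\sum_i\#\Omega_{b_i}\le\Gamma_1n^d$.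

\medskip
\noindent\textbf{Procedure $\textsc{Sample}(\nu,m)$} for a node $\nu=(j,b,W,X,\ell,Q)$ with $j\le J-1$. Query a set $S$ of $m$ independent uniform points of $U_\nu$ and put $Q'=Q\cup S$. If $Q'$ is inconsistent, reject. Otherwise let $G=\operatorname{env}_{Q'}$, carve $X$ by Lemma~\ref{lem:carve} with $G$, $t=t_{j+1}$ and $W$, and output the \emph{children}
\[
\nu_i=(j+1,\,b_i,\,W_i,\,X_i,\,\ell_i,\,Q'),\qquad W_i=K_G(b_i,t_{j+1})\cap W,
\]
where $\ell_i$ is a support of $G$ at $b_i$.

\medskip
The children are nodes, by (K2). Since $X\subset b+W$, Lemma~\ref{lem:carve}(ii) gives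
\begin{equation}\label{eq:children}
\sum_i\#W_i\le\Gamma_1\#W .
\end{equation}

For the rest of this section and in Section~\ref{sec:sound}, $f$ is $\varepsilon$-far and $\mathcal T$ is the family of Proposition~\ref{prop:witness}. The tester does not know $\mathcal T$; it enters only the analysis.

\begin{definition}\label{def:carry}
A node $\nu=(j,b,W,X,\ell,Q)$ \emph{carries} $p\in\mathcal T$ if $x_p\in X$, all non-corner vertices of $p$ lie in $U_\nu$, and $f(y_{p,l})\ge\ell(y_{p,l})$ for all $l$. Let $\mathcal T_\nu$ be the set of witnesses carried by $\nu$.
\end{definition}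

The centers $x_p$ are distinct, so $|\mathcal T_\nu|\le|X|\le\#W$.

\begin{lemma}\label{lem:root}
Every $p\in\mathcal T$ is carried by the root node whose cell contains $x_p$.
\end{lemma}

\begin{proof}
The floor condition is $f\ge0$. Let $b$ be the base point of the node, $x=x_p$, and $y=y_{p,l}$ with weight $\lambda=\lambda_l\in[\kappa,1)$. Write $x=\lambda y+(1-\lambda)y'$, where $y'\in\Omega$ is a convex combination of the other vertices. Then $y'=x-\frac\lambda{1-\lambda}(y-x)$ and $\kappa\le\frac\lambda{1-\lambda}$, so $x-\kappa(y-x)$ lies on the segment from $x$ to $y'$, while $x+\kappa(y-x)$ lies on the segment from $x$ to $y$. Thus $\kappa(y-x)\in\Omega_x\subset4\Omega_b$ by Lemma~\ref{lem:carve}(i), and $y-b\in(\frac18+\frac4\kappa)\Omega_b\subset R_0\Omega_b$, because $R_0\ge16/\kappa$ for $\kappa\le\frac14$.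
\end{proof}

\subsection{The main lemma}

Suppose $\textsc{Sample}(\nu,m)$ does not reject. Let $p\in\mathcal T_\nu$ and let $\nu_i$ be the child with $x_p\in X_i$. We say that $p$ \emph{survives} if the following three conditions hold, and that it is \emph{lost} otherwise:
\begin{enumerate}
\item[(S1)] (ceiling) $f(x_p)\le G(x_p)$;
\item[(S2)] (floor) $f(y_{p,l})\ge\ell_i(y_{p,l})$ for all $l$;
\item[(S3)] (location) all non-corner vertices of $p$ lie in $U_{\nu_i}$.
\end{enumerate}
A survivor belongs to $\mathcal T_{\nu_i}$. Let $\mathcal L$ be the number of lost witnesses if $\textsc{Sample}$ does not reject, and $\mathcal L=0$ if it rejects.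

\begin{lemma}\label{lem:main}
Let $\nu$ be a node of level $j\le J-1$, $U=U_\nu$, $0<\eta\le1$ and $m\ge\frac D\eta\ln\frac2\eta$. In $\textsc{Sample}(\nu,m)$,
\[
\mathbb E\,\mathcal L\le\frac1{24}|\mathcal T_\nu|+\frac{d+2}{m+1}|U|+\frac{\Gamma_1}\omega\,5d^2\eta\,|U| .
\]
If $j=J-1$, no witness survives.
\end{lemma}

\begin{proof}
The event that $S$ is not an $\eta$-net for $U$ has probability at most $\frac1{24}$ and contributes at most the first term. The centers are distinct points of $X\subset U$, so Lemma~\ref{lem:ceiling} bounds the expected number of failures of (S1), on the event of no rejection, by the second term. It remains to show: if $Q'$ is consistent and $S$ is an $\eta$-net, then at most $\frac{\Gamma_1}\omega5d^2\eta|U|$ witnesses satisfy (S1) but fail (S2) or (S3). So let $Q'$ be consistent, that is, $G=f$ on $Q'$, and write $t=t_{j+1}=at_j$ and $K_i=K_G(b_i,t)$. We shall use repeatedly that a range which contains no point of $Q'$ has fewer than $\eta|U|$ points, and hence, by the disjointness of $\mathcal T$, contains a non-corner vertex of fewer than $\eta|U|$ witnesses.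

The net bounds the loss by $O(\eta|U|)$ \emph{per child}, and the number of children is not bounded. The first step shows that only boundedly many children matter.

\emph{Step 1: witnesses with \textup{(S1)} lie in few cells.} Call the child $\nu_i$ \emph{fat} if $\#W_i\ge\omega\,\#W$. By \eqref{eq:children} there are at most $\Gamma_1/\omega$ fat children. Let $p\in\mathcal T_\nu$ satisfy (S1). The parent's floor gives
\[
G(x_p)\ge f(x_p)>\sum\lambda_lf(y_{p,l})\ge\sum\lambda_l\ell(y_{p,l})=\ell(x_p).
\]
For $u\in\frac78W$ the points $x_p\pm u$ lie in $b+W$, where $G\le\operatorname{env}_Q\le\ell+2t_j$ by (E2) and \eqref{eq:node}. Therefore $\sigma_{x_p}(u)\le\ell(x_p)+2t_j-G(x_p)\le2t_j$, that is, $\frac78W\subset K_G(x_p,2t_j)$. By (K1) with $s=a/2$ we get $\frac{7a}{16}W\subset K_G(x_p,t)\cap W$. If $x_p\in X_i$, Lemma~\ref{lem:carve}(i) gives $W_i\supset\frac{7a}{64}W\supset\frac a{10}W$, and Lemma~\ref{lem:dilate} gives $\#W\le\lceil20/a\rceil^d\#W_i\le\omega^{-1}\#W_i$. So $\nu_i$ is fat. It suffices to show that in each fat cell at most $5d^2\eta|U|$ witnesses with (S1) are lost. Fix a child $\nu_i$.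

\emph{Step 2: the floor, and the squeeze.} The set $\{y\in U:f(y)<\ell_i(y)\}$ is a range, and no point of $Q'$ satisfies $f<\ell_i$ because $\ell_i\le G=f$ on $Q'$. Corners belong to $Q'$, and the other vertices of $p\in\mathcal T_\nu$ belong to $U$. So fewer than $\eta|U|$ witnesses with center in $X_i$ fail (S2).

Let $\mathcal T^1$ be the set of $p\in\mathcal T_\nu$ with $x_p\in X_i$ that satisfy (S1) and (S2). For $p\in\mathcal T^1$ we have $x_p\in b_i+K_i$, so (S2), the gap, (S1) and (K2) give
\begin{equation}\label{eq:squeeze}
0\le\sum_l\lambda_l\,(f-\ell_i)(y_{p,l})<f(x_p)-\tau-\ell_i(x_p)\le(G-\ell_i)(x_p)-\tau\le2t-\tau .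
\end{equation}
If $j=J-1$, then $2t=\tau$ and \eqref{eq:squeeze} is impossible, so $\mathcal T^1=\emptyset$. This holds for every child and did not use the net; it proves the last assertion of the lemma and is the only place where the size of the gap is used. In general, all terms of the sum in \eqref{eq:squeeze} are nonnegative and all weights are at least $\kappa$, so with $t^*=2t/\kappa$,
\begin{equation}\label{eq:low}
f(y_{p,l})\le\ell_i(y_{p,l})+t^*\qquad\text{for all }p\in\mathcal T^1\text{ and all }l .
\end{equation}

If the vertices had been queried, \eqref{eq:low} would place them in the set where $G\le\ell_i+t^*$. They have not been queried, and that set is neither a range of bounded complexity nor symmetric about $b_i$. We handle it one halfspace at a time.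

\emph{Step 3: control in a fixed direction.} Let
\[
B=\{u:\ b_i+u\in\Omega,\ (G-\ell_i)(b_i+u)\le t^*\},\qquad h(\theta)=\max_{u\in B}\theta\cdot u .
\]
The set $B$ is compact, convex and contains $0$, so $h\ge0$; recall that $h$ determines $B$: for $s>0$, a vector $w$ lies in $sB$ if and only if $\theta\cdot w\le s\,h(\theta)$ for all $\theta$. The symmetric part of $B$ is comparable to the cap:
\begin{equation}\label{eq:BK}
K_i\subset B\cap(-B)\subset\tfrac2\kappa K_i .
\end{equation}
The first inclusion follows from (K2), $2t\le t^*$ and the symmetry of $K_i$. For the second, if $\pm u\in B$ then $\sigma_{b_i}(u)=\frac12\sum_\pm(G-\ell_i)(b_i\pm u)\le t^*$, and $\frac\kappa2K_G(b_i,t^*)\subset K_i$ by (K1).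

We claim that for each $\theta\in\mathbb R^d$, all but fewer than $\eta|U|$ witnesses $p\in\mathcal T^1$ satisfy
\begin{equation}\label{eq:dir}
|\theta\cdot(y_{p,l}-b_i)|\le\tfrac2\kappa h(\theta)\qquad\text{for all }l .
\end{equation}
A point $y\in Q'$ with $f(y)\le\ell_i(y)+t^*$ has $y-b_i\in B$, since $G(y)=f(y)$, and so $\theta\cdot(y-b_i)\le h(\theta)$. Hence the range
\[
A_\theta=\{y\in U:\ f(y)\le\ell_i(y)+t^*,\ \theta\cdot(y-b_i)>h(\theta)\}
\]
contains no point of $Q'$, and all but fewer than $\eta|U|$ witnesses $p\in\mathcal T^1$ have no non-corner vertex in $A_\theta$. For such $p$ put $g_l=h(\theta)-\theta\cdot(y_{p,l}-b_i)$. By \eqref{eq:low}, $g_l\ge0$ for all $l$: for a non-corner vertex because it lies in $U\setminus A_\theta$, for a corner because it lies in $Q'$. Balance now turns this one-sided bound into a two-sided one. Since $b_i-x_p\in\frac18K_i\subset\frac18B$,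
\[
\kappa g_l\le\sum_{l'}\lambda_{l'}g_{l'}=h(\theta)+\theta\cdot(b_i-x_p)\le\tfrac98h(\theta)\le2h(\theta).
\]
So $\theta\cdot(y_{p,l}-b_i)=h(\theta)-g_l$ lies between $-\frac2\kappa h(\theta)$ and $h(\theta)$, which gives \eqref{eq:dir}.

\emph{Step 4: all directions.} For each $l\in\{0,\dots,d\}$ apply Lemma~\ref{lem:outlier} to $I=\{p\in\mathcal T^1:l\le k_p\}$, $w_p=y_{p,l}-b_i$, $H=\frac2\kappa h$ and $\Delta=\eta|U|$. All but at most $2d\eta|U|$ of the $p\in I$ satisfy $\theta\cdot(\pm w_p)\le\frac{2d}\kappa h(\theta)$ for all $\theta$, that is, $\pm w_p\in\frac{2d}\kappa B$, and then $w_p\in\frac{4d}{\kappa^2}K_i$ by \eqref{eq:BK}. If $y_{p,l}$ is not a corner, then $y_{p,l}\in b+R_jW$ and $b_i\in b+\frac18W$ give $w_p\in(R_j+\frac18)W$. As $R_{j+1}\ge\max\{\frac{4d}{\kappa^2},R_j+\frac18\}$, we conclude that $w_p\in R_{j+1}K_i\cap R_{j+1}W=R_{j+1}W_i$, that is, $y_{p,l}\in U_{\nu_i}$. So at most $2d(d+1)\eta|U|$ witnesses in $\mathcal T^1$ fail (S3).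

Steps 2 and 4 together lose at most $(1+2d(d+1))\eta|U|\le5d^2\eta|U|$ witnesses per cell, and by Step 1 only the fat cells count.
\end{proof}

Note that the dilation factor $R_j$ grows additively, not multiplicatively, with the level: the factor $4d/\kappa^2$ is established afresh for each new cap, and only the shift of the base point accumulates.

We now choose the sample size for a node in which the carried witnesses have density at least $r$. For $0<r\le1$ put
\begin{equation}\label{eq:m}
\eta(r)=\frac{r\,\omega}{120\,d^2\,\Gamma_1\Gamma_2}<1,\qquad m(r)=\Bigl\lceil\frac D{\eta(r)}\ln\frac2{\eta(r)}\Bigr\rceil .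
\end{equation}

\begin{corollary}\label{cor:round}
If $\nu$ has level $j\le J-1$ and $|\mathcal T_\nu|\ge r\,\#W$, then $\mathbb E\,\mathcal L\le\frac18|\mathcal T_\nu|$ in $\textsc{Sample}(\nu,m(r))$.
\end{corollary}

\begin{proof}
We have $|U|\le\Gamma_2\#W\le\Gamma_2|\mathcal T_\nu|/r$. The third term of Lemma~\ref{lem:main} is then at most $\frac5{120}|\mathcal T_\nu|=\frac1{24}|\mathcal T_\nu|$. Since $D\ln2\ge8$, we have $m(r)\ge1/\eta(r)\ge120d^2\Gamma_2/r\ge24(d+2)\Gamma_2/r$, so the second term is at most $\frac1{24}|\mathcal T_\nu|$ as well.
\end{proof}

\section{The tester}\label{sec:tester}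

\subsection{Allocating the effort}

After a round, the surviving witnesses are spread over children that are too numerous to visit, and the tester does not know which children carry them. Choose a child with probability proportional to $\#W_i$; the density $\xi=|\mathcal T_{\nu_i}|/\#W_i\in[0,1]$ then has mean at least some $\mu$. All one can say from the mean alone is $\Pr(\xi\ge\mu/2)\ge\mu/2$. Trying $1/\mu$ children, each prepared for density $\mu/2$, would cost a factor $1/\mu$ per level and about $\varepsilon^{-J}$ in total. But the two bad cases exclude each other: if good children are rare, they are dense. The following lemma finds a scale at which rarity times sparsity is about $\mu$.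

\begin{lemma}\label{lem:dyadic}
Let $\xi$ be a random variable with $0\le\xi\le1$ and $\mathbb E\xi\ge\mu>0$, and let $s_\mu=\lceil\log_2(2/\mu)\rceil$. Then for some integer $0\le s\le s_\mu$,
\[
\Pr(\xi\ge2^{s-1}\mu)\ge\frac{2^{-s}}{2(s_\mu+1)};\qquad\text{in particular }2^{s-1}\mu\le1 .
\]
\end{lemma}

\begin{proof}
Pointwise, $\xi\le\frac\mu2+\sum_{s=0}^{s_\mu}2^s\mu\,\mathbf 1(\xi\ge2^{s-1}\mu)$: if $\xi\ge\mu/2$ and $s\le s_\mu$ is largest with $\xi\ge2^{s-1}\mu$, then $\xi\le2^s\mu$, using $2^{s_\mu}\mu\ge2>1$ when $s=s_\mu$. Taking expectations gives $\sum_s2^s\Pr(\xi\ge2^{s-1}\mu)\ge\frac12$, and one of the $s_\mu+1$ terms is at least the average.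
\end{proof}

The tester consists of two mutually recursive procedures. All random choices are independent.

\medskip
\noindent\textbf{Procedure $\textsc{Search}(\mathcal N,\mu)$} for a finite family $\mathcal N$ of nodes of the same level $j\le J-1$ and $0<\mu\le 1$. For each $s=0,\dots,s_\mu$ with $2^{s-1}\mu\le1$, repeat $8\cdot2^s(s_\mu+1)$ times: choose $\nu\in\mathcal N$ with probability proportional to $\#W_\nu$, where $W_\nu$ is the body of $\nu$, and run $\textsc{Explore}(\nu,2^{s-1}\mu)$.

\medskip
\noindent\textbf{Procedure $\textsc{Explore}(\nu,r)$} for a node of level $j\le J-1$ and $0<r\le1$. Run $\textsc{Sample}(\nu,m(r))$. If it does not reject and $j<J-1$, run $\textsc{Search}(\text{children of }\nu,\,r/(2\Gamma_1))$.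

\medskip
\noindent\textbf{Tester.} Query $V_0$, form the root nodes, and run $\textsc{Search}(\text{root nodes},\,\rho/\Gamma_1)$. Accept if no call of $\textsc{Sample}$ has rejected.

\medskip
The tester rejects only if an inconsistent set has been queried, so by (E3) it always accepts a convex function.

\subsection{Far functions are rejected}\label{sec:sound}

\begin{proposition}\label{prop:sound}
Let $f$ be $\varepsilon$-far and $0\le j\le J-1$.
\begin{enumerate}
\item[(a)] If $\nu$ has level $j$ and $|\mathcal T_\nu|\ge r\,\#W_\nu$, then $\textsc{Explore}(\nu,r)$ rejects with probability at least $\frac12$.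
\item[(b)] If the nodes of $\mathcal N$ have level $j$ and $\sum_{\nu\in\mathcal N}|\mathcal T_\nu|\ge\mu\sum_{\nu\in\mathcal N}\#W_\nu$, then $\textsc{Search}(\mathcal N,\mu)$ rejects with probability at least $1-e^{-2}$.
\end{enumerate}
\end{proposition}

\begin{proof}
\emph{(a) at level $j$ implies (b) at level $j$.} For $\nu$ chosen as in $\textsc{Search}$, the variable $\xi=|\mathcal T_\nu|/\#W_\nu\in[0,1]$ has mean $\sum|\mathcal T_\nu|/\sum\#W_\nu\ge\mu$. Take $s$ from Lemma~\ref{lem:dyadic}. Each of the $8\cdot2^s(s_\mu+1)$ independent attempts for this $s$ picks a node with $\xi\ge2^{s-1}\mu$ with probability at least $\frac{2^{-s}}{2(s_\mu+1)}$ and then rejects with probability at least $\frac12$. All attempts fail with probability at most $\exp\bigl(-8\cdot2^s(s_\mu+1)\cdot\frac{2^{-s}}{4(s_\mu+1)}\bigr)=e^{-2}$.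

\emph{(a) at level $J-1$.} Here $|\mathcal T_\nu|>0$ and, by Lemma~\ref{lem:main}, $\mathcal L=|\mathcal T_\nu|$ unless $\textsc{Sample}$ rejects. By Corollary~\ref{cor:round}, it fails to reject with probability at most $\frac18$.

\emph{(b) at level $j+1$ implies (a) at level $j<J-1$.} By Corollary~\ref{cor:round} and Markov's inequality, $\Pr(\mathcal L>\frac12|\mathcal T_\nu|)\le\frac14$. So with probability at least $\frac34$, either $\textsc{Sample}$ rejects or at least half of $\mathcal T_\nu$ survives. In the latter case \eqref{eq:children} gives $\sum_i|\mathcal T_{\nu_i}|\ge\frac r2\#W_\nu\ge\frac r{2\Gamma_1}\sum_i\#W_i$, and $\textsc{Search}$ rejects with probability at least $1-e^{-2}$. In total the probability is at least $\frac34(1-e^{-2})>\frac12$.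
\end{proof}

For the root nodes, Lemma~\ref{lem:root} and Proposition~\ref{prop:witness} give $\sum_\nu|\mathcal T_\nu|=|\mathcal T|\ge\rho n^d\ge\frac\rho{\Gamma_1}\sum_\nu\#W_\nu$. By part (b), the tester rejects an $\varepsilon$-far function with probability at least $1-e^{-2}>\frac23$.

\subsection{The number of queries}\label{sec:count}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Correctness has been shown for every $J\ge1$; it remains to count queries and choose $J$.

Every call of $\textsc{Search}$ on nodes of level $j$ has $\mu\ge\frac\rho{\Gamma_1}(4\Gamma_1)^{-j}$. This holds for $j=0$; and $\textsc{Search}$ calls $\textsc{Explore}$ with $r\ge\mu/2$, which calls $\textsc{Search}$ at the next level with $r/(2\Gamma_1)\ge\mu/(4\Gamma_1)$. Since $j\le J-1$, we get $\mu\ge4r_*$ with $r_*=\rho(4\Gamma_1)^{-J}$. Hence in all calls $r\ge r_*$ and $s_\mu+1\le s_*:=\log_2(1/r_*)+2$. By \eqref{eq:m}, $m(r)\le\frac{2D}{\eta(r)}\ln\frac2{\eta(r)}\le M/r$ for $r_*\le r\le1$, where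
\[
M=\frac{240\,Dd^2\,\Gamma_1\Gamma_2}\omega\,\ln\frac{240\,d^2\,\Gamma_1\Gamma_2}{r_*\,\omega}.
\]
Suppose that every call $\textsc{Explore}(\nu,r)$ at level $j$ makes at most $\beta_jM/r$ queries. Then a call $\textsc{Search}(\mathcal N,\mu)$ at level $j$ makes at most
\[
\sum_{s=0}^{s_\mu}8\cdot2^ss_*\cdot\frac{\beta_jM}{2^{s-1}\mu}\le16\,s_*^2\,\beta_j\,\frac M\mu
\]
queries: the factors $2^s$ cancel, which is the point of Lemma~\ref{lem:dyadic}. We may take $\beta_{J-1}=1$ and $\beta_j=1+32\Gamma_1s_*^2\beta_{j+1}\le33\Gamma_1s_*^2\beta_{j+1}$. With the top call, where $\mu=\rho/\Gamma_1$, the total number of queries is at most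
\begin{equation}\label{eq:total}
2^d+\frac M\rho\,\bigl(33\,\Gamma_1s_*^2\bigr)^J .
\end{equation}
Nothing here depends on $n$. The factor $\omega^{-1}$ in $M$ is roughly $e^{d\Lambda/J}$ and the last factor is roughly $e^{2J\ln\Lambda}$; they balance at
\[
J=\bigl\lceil\sqrt{\Lambda/\ln\Lambda}\,\bigr\rceil .
\]
For $\varepsilon<\frac12$ we have $\Lambda>\ln8>2$ and $\ln\Lambda>0.7$. Since $\Lambda/\ln\Lambda\ge e$, we have $J\le2\sqrt{\Lambda/\ln\Lambda}\le2\Lambda$, and therefore
\[
\Lambda/J\le\sqrt{\Lambda\ln\Lambda},\qquad J\ln\Lambda\le2\sqrt{\Lambda\ln\Lambda}.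
\]
By \eqref{eq:tau}, $1/\rho=C_d/\varepsilon$, $L\le C_d\Lambda$ and $2/\tau=8L/\varepsilon=2Le^\Lambda\le e^{C_d\Lambda}$. Hence $\ln(1/r_*)\le C_d\Lambda$, $s_*\le C_d\Lambda$ and $\Gamma_2\le C_d\Lambda^d$. Next,
\[
\omega^{-1}=21^d(2/\tau)^{d/J}\le21^d\,e^{C_d\Lambda/J}\le21^d\,e^{C_d\sqrt{\Lambda\ln\Lambda}},
\]
and $\ln(1/\omega)\le C_d\Lambda$, so $M\le C_d\Lambda^{d+1}\omega^{-1}$. Finally, as $\ln\Lambda>0.7$,
\[
\Lambda^{d+1}\bigl(33\Gamma_1s_*^2\bigr)^J\le(C_d\Lambda)^{2J+d+1}\le e^{C_dJ\ln\Lambda}\le e^{C_d\sqrt{\Lambda\ln\Lambda}} .
\]
Since $\sqrt{\Lambda\ln\Lambda}\ge1$, constant factors and the term $2^d$ are absorbed into the exponent, and \eqref{eq:total} is at most $\varepsilon^{-1}\exp(C_d\sqrt{\Lambda\ln\Lambda})$. For $\gamma>0$ the function $C_d\sqrt{\Lambda\ln\Lambda}-\gamma\Lambda$ is bounded above on $\Lambda>2$ and $e^{\gamma\Lambda}=(4/\varepsilon)^\gamma$, which gives the bound $C_{d,\gamma}\,\varepsilon^{-1-\gamma}$.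
\end{proof}

\section{Lower bounds}\label{sec:lower}

Both proofs show that a function is far in the same way. If $g$ is convex, $x,x\pm w\in V$ and $F=f-g$, then $g(x)\le\frac12g(x+w)+\frac12g(x-w)$, so
\begin{equation}\label{eq:second}
|F(x)|+\tfrac12|F(x+w)|+\tfrac12|F(x-w)|\ \ge\ f(x)-\tfrac12f(x+w)-\tfrac12f(x-w).
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:lower}(i)]
We hide isolated spikes in the zero function. Call $x\in V$ a \emph{middle point} if its first coordinate is $3i+2$ with $0\le i<\lfloor n/3\rfloor$. The triples $\{x-e_1,x,x+e_1\}$ of middle points are disjoint subsets of $V$, and the number of middle points is $N=\lfloor n/3\rfloor n^{d-1}\ge n^d/4$, because $(n-2)/3\ge n/4$ for $n\ge8$. Let $k=\lceil\varepsilon n^d\rceil$; then $k\le2\varepsilon n^d\le n^d/4\le N$ by $\varepsilon n^d\ge1$ and $\varepsilon\le\frac18$. Let $A$ be a uniformly random set of $k$ middle points and $f_A=\mathbf 1_A$. For $x\in A$ and $w=e_1$ the right side of \eqref{eq:second} is $1$, so each of the $k$ disjoint triples contributes at least $1$ to $\lVert f_A-g\rVert_1$ for every $g\in\mathcal P$. Thus $f_A$ is $\varepsilon$-far.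

Consider a tester with $q$ queries and fix its internal randomness. On the input $0\in\mathcal P$ it queries a fixed set of at most $q$ points, and if this set misses $A$, the run on $f_A$ is identical. Each point lies in $A$ with probability at most $k/N\le8\varepsilon$. So the acceptance probabilities on $0$ and on a random $f_A$ differ by at most $8q\varepsilon$. The first is at least $\frac23$ and the second at most $\frac13$, so $8q\varepsilon\ge\frac13$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lower}(ii)]
Let $\varepsilon_d=1/(200\,d\,3^d)$ and $\delta=200\,d\,3^d\varepsilon\le1$. For a unit vector $v$ let $\psi_v$ be the form \eqref{eq:psi}, let $\bar x$ be the center of $\Omega$, and put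
\[
f_v(x)=\frac12+\frac{\psi_v(x-\bar x)}{dn^2}.
\]
Since $|\psi_v(u)|\le|u|^2$ and $|x-\bar x|^2\le dn^2/4$, the values lie in $[\frac14,\frac34]$. Expanding the quadratic form around $x-\bar x$, the linear term cancels in any convex combination $x=\sum\lambda_ly_l$, so
\begin{equation}\label{eq:quad}
\sum\lambda_lf_v(y_l)-f_v(x)=\frac1{dn^2}\sum\lambda_l\,\psi_v(y_l-x).
\end{equation}

\emph{Every $f_v$ is $\varepsilon$-far for large $n$.} Let $N=\lfloor n/8\rfloor$ and let $w\in\mathbb Z^d$ be obtained by rounding the coordinates of $Nv$, so $|w-Nv|\le\sqrt d/2$. The component of $w$ orthogonal to $v$ has squared length $|w|^2-(v\cdot w)^2\le d/4$, and $v\cdot w\ge N-\sqrt d$. For $N\ge\sqrt d$ this gives $-\psi_v(w)\ge\delta(N-\sqrt d)^2-d/4$. As $(N-\sqrt d)/n\to\frac18$ and $\frac1{64}>\frac1{100}$, there is $n_0(d,\varepsilon)$, independent of $v$, such that for $n\ge n_0$ we have $-\psi_v(w)\ge\delta n^2/100$ and $\frac n4+\frac n8+\frac{\sqrt d}2\le\frac{n-1}2$. The last inequality ensures $x\pm w\in V$ for all $x\in V$ with $|x_i-\bar x_i|\le n/4$ for all $i$; there are at least $\lfloor n/2\rfloor^d\ge(n/3)^d$ such $x$. For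 each of them the right side of \eqref{eq:second} is $-\psi_v(w)/(dn^2)\ge\frac\delta{100d}$, by \eqref{eq:quad}. Summing \eqref{eq:second} over these $x$ gives $2\lVert f_v-g\rVert_1\ge3^{-d}n^d\frac\delta{100d}$ for every $g\in\mathcal P$, that is, $\operatorname{dist}(f_v,\mathcal P)\ge\frac\delta{200\,d\,3^d}=\varepsilon$.

\emph{Rejection requires a direction close to $v$.} Consider a non-adaptive tester with $q$ queries that accepts convex functions with probability $1$. Let $S$ be its random query set together with $V_0$, so $|S|\le q+2^d$; the distribution of $S$ does not depend on the input. Let $S_0$ be a value that $S$ takes with positive probability and that is consistent for $f_v$. Then $f_v$ agrees on $S_0$ with $g=\operatorname{env}_{S_0}|_V\in\mathcal P$. Given $S=S_0$, the tester behaves on $f_v$ as on $g$, so it accepts with conditional probability $1$. Thus rejection requires that $S$ contain a violation $x=\sum\lambda_ly_l$; then \eqref{eq:quad} gives $\psi_v(u)<0$ for some $u=y_l-x\ne0$, and by \eqref{eq:psi} the angle $\alpha$ between $v$ and $\mathbb Ru$ satisfies $\sin^2\alpha<\delta/(1+\delta)<\delta$. Since $f_v$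 is $\varepsilon$-far, for every $v$ the set $S$ contains, with probability at least $\frac23$, a pair of points whose difference $u$ has $\sin^2\alpha<\delta$.

\emph{A fixed direction is rarely close.} Let $v$ be uniform on the unit sphere, independent of $S$, and fix a unit vector $\hat u$. The probability $\pi_0$ that $\sin^2\alpha<\delta$ equals the fraction of the volume of the unit ball $\mathbb B^d$ taken by the points $sv$ with $0\le s\le1$ and $\sin^2\alpha<\delta$. These points $z$ satisfy $|z\cdot\hat u|\le1$ and $|z-(z\cdot\hat u)\hat u|\le\sqrt\delta$, so they lie in a cylinder of volume $2\operatorname{vol}(\mathbb B^{d-1})\,\delta^{(d-1)/2}$. Hence $\pi_0\le C_d\,\delta^{(d-1)/2}$ with $C_d=2\operatorname{vol}(\mathbb B^{d-1})/\operatorname{vol}(\mathbb B^d)$. Averaging over $v$ and taking a union bound over the pairs in $S$ gives $(q+2^d)^2C_d\,\delta^{(d-1)/2}\ge\frac23$. Since $\delta$ is a multiple of $\varepsilon$ by a factor depending only on $d$, this is $q\ge c_d\,\varepsilon^{-(d-1)/4}-2^d$.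
\end{proof}

Non-adaptivity is used to make $S$ independent of $v$, and the search of Section~\ref{sec:plane} shows what happens without it. One-sided error is used to reduce rejection to the presence of a violation among the queries.

\begin{thebibliography}{BermanRY-14}

\bibitem[BermanRY-14]{BRY}
The work cited under the key BermanRY-14 in the statement of the problem; see \cite{OP70}.

\bibitem[OP70]{OP70}
``Difference between revisions of `Open Problems:70'\,'',
\texttt{https://sublinear.info/\allowbreak index.php?\allowbreak title=Open\_Problems:70\allowbreak\&diff=next\allowbreak\&oldid=887\allowbreak\&printable=yes}.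

\end{thebibliography}
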